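# Essential enhancements lower the critical point of site percolation on $\mathbb{Z}^d$

## 1. Configurations, enhancements, and doubly-infinite paths

Throughout, $d\ge 2$, $e_1,\dots,e_d$ is the standard basis, $|v|=\|v\|_1$, and "neighbor" always means nearest neighbor in $\mathbb{Z}^d$, that is, a site at $\ell^1$-distance $1$.

**Definition 1 (site percolation).** A configuration is $\omega\in\{0,1\}^{\mathbb{Z}^d}$; a site $v$ is open if $\omega(v)=1$. We also write $\omega$ for the set of its open sites. Under site percolation of density $p$, sites are open independently with probability $p$. Open clusters are the connected components of the open sites under nearest-neighbor adjacency, and $p_c=p_c(\mathbb{Z}^d)$ is the infimum of the $p$ for which an infinite open cluster appears with positive probability.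

We use that $0<p_c<1$ for $d\ge2$ (Broadbent–Hammersley 1957; Grimmett, *Percolation*).

**Definition 2 (enhancement).** Fix $r$ and let $B_r=\{u:\|u\|_\infty\le r\}$. An enhancement is a rule $E_0$ that maps each $\eta\in\{0,1\}^{B_r}$ to a (possibly empty) set of additional open sites in $B_r$ and a set of additional bonds (unordered pairs of sites of $B_r$). No monotonicity of $E_0$ in $\eta$ is assumed. We assume $r\ge1$; otherwise we regard the rule as a rule on $B_1$.

Three rules with $r=1$ will serve as examples.

* Rule F ("fill"): for every $\eta$, open $0$; no bonds.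
* Rule G ("bridge"): for every $\eta$, add the bond $\{-e_1,e_1\}$; no sites.
* Rule X ("exactly one"): open $0$ if exactly one of the $2d$ neighbors of $0$ is open in $\eta$; otherwise do nothing. This rule is not monotone: opening a second neighbor switches it off.

**Definition 3 (enhanced configuration).** Let $A\subseteq\mathbb{Z}^d$ be a set of activated sites. For each $x\in A$ apply $E_0$ to the restriction of $\omega$ to $x+B_r$, translated to $B_r$; translate the resulting sites and bonds back by $x$; declare these sites open and add these bonds. A site is open in $E(\omega,A)$ if it is open in $\omega$ or was declared open by some activated site. Two sites are adjacent in $E(\omega,A)$ if both are open in $E(\omega,A)$ and they are neighbors or joined by an added bond. Clusters of $E(\omega,A)$ are the connected components of this graph.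

Every rule reads the original $\omega$, not the enhanced one, and an added bond with an endpoint that is closed in $E(\omega,A)$ is not used. For instance, under rule G with $A=\{0\}$ and $\omega=\{e_1\}$, the bond $\{-e_1,e_1\}$ is added and has no effect. Since $E(\omega,A)$ is a union of $\omega$ and the contributions of the sites of $A$, it increases with $A$. It need not increase with $\omega$, as rule X shows.

**Definition 4 (doubly-infinite path).** A doubly-infinite path is an injective map $n\mapsto v_n$ from $\mathbb{Z}$ to sites with $v_n,v_{n+1}$ adjacent for all $n$. In $\omega$ this means that all $v_n$ are open and consecutive ones are neighbors; in $E(\omega,A)$ openness and adjacency are those of Definition 3.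

The axis $\{ne_1:n\in\mathbb{Z}\}$, if open, carries such a path. The half-axis $\{ne_1:n\ge1\}$ alone does not: removing any of its sites leaves only one infinite piece, while a doubly-infinite path through a site leaves that site along two disjoint infinite rays.

**Definition 5 (essential enhancement).** The enhancement is essential if there is $\omega$ such that $\omega$ contains no doubly-infinite open path, whereas $E(\omega,\{0\})$ contains a doubly-infinite path.

Rules F and G are essential: take $\omega=\{ne_1:n\ne0\}$, two half-axes that are not connected. Rule F fills in $0$; rule G joins $-e_1$ to $e_1$. Rule X is not essential. Indeed, a doubly-infinite path in $E(\omega,\{0\})$ that is not already in $\omega$ must use $0$, with $0$ closed in $\omega$ and declared open; it uses two distinct neighbors of $0$, both open in $\omega$, but then the rule would not have opened $0$. However, rule X creates a doubly-infinite path through two simultaneous activations: let $\omega=\{ne_1:n\le-1\}\cup\{ne_1:n\ge2\}$. The only open neighbor of $0$ is $-e_1$, and the only open neighbor of $e_1$ is $2e_1$, so $E(\omega,\{0,e_1\})$ contains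 the whole axis.

**Definition 6 (the law $\mathbb{P}_{p,s}$).** Under $\mathbb{P}_{p,s}$, sites are open independently with probability $p$ and, independently of this, each site is activated independently with probability $s$. The random activated set is denoted $\Gamma$. We say that $\mathbb{P}_{p,s}$ percolates if $E(\omega,\Gamma)$ contains an infinite cluster with positive probability.

For rule F, $E(\omega,\Gamma)=\omega\cup\Gamma$, so $\mathbb{P}_{p,s}$ is just site percolation of density $1-(1-p)(1-s)$.

## 2. A threshold strictly below $p_c$ for every activation density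

Activating an essential enhancement at a single site can turn two disconnected infinite rays into a doubly-infinite path. Does a positive density of activations, however small, always lower the threshold for percolation? Aizenman and Grimmett claimed that for any essential enhancement and every $s>0$ there is $\tau(s)<p_c$ such that $\mathbb{P}_{p,s}$ percolates for all $p\in(\tau(s),p_c)$. The source of the problem ("Aizenman–Grimmett Essential Enhancements", https://www.emergentmind.com/topics/aizenman-grimmett-essential-enhancements) records this as rigorously established for site percolation on $\mathbb{Z}^2$, $\mathbb{Z}^3$ and the triangular lattice and for bond percolation on $\mathbb{Z}^d$, $d\ge2$, and asks to prove or disprove it for site percolation on $\mathbb{Z}^d$ with $d\ge4$. The answer is that it is true.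

**Theorem 1.** Let $d\ge2$ and let $E_0$ be an essential enhancement. There are $c,s_0>0$ such that for every $s\in(0,1]$, $\mathbb{P}_{p,s}$ percolates for every $p>p_c-c\min(s,s_0)$. In particular, for every $d\ge4$, every essential enhancement and every $s>0$ there is $\tau(s)<p_c(\mathbb{Z}^d)$, namely $\tau(s)=p_c-c\min(s,s_0)$, such that $\mathbb{P}_{p,s}$ percolates for every $p\in(\tau(s),p_c(\mathbb{Z}^d))$.

**Theorem 2 (linear order is optimal).** Let $d\ge2$. For any enhancement, essential or not, there are $C,s_1>0$ such that for $0<s\le s_1$ and $p<p_c-Cs$, $\mathbb{P}_{p,s}$ does not percolate.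

**Theorem 3.** Let $d\ge2$. Suppose only that for some $\omega$ without doubly-infinite open path and some finite $F$ with $|F|=b$, $E(\omega,F)$ contains a doubly-infinite path. Then there are $c,s_0>0$ such that $\mathbb{P}_{p,s}$ percolates for every $s\in(0,1]$ and $p>p_c-c\min(s,s_0)^b$.

Rule F can be done by hand. For $s<1$, the density $1-(1-p)(1-s)$ exceeds $p_c$ exactly when $p>(p_c-s)/(1-s)$, and
$$p_c-\frac{p_c-s}{1-s}=\frac{s(1-p_c)}{1-s},$$
a shift of exactly linear order in $s$. Rule X is covered by Theorem 3 with $b=2$ but not by Theorem 1.

For $p>p_c$ there is nothing to prove in Theorems 1 and 3, because $E(\omega,\Gamma)$ contains the open clusters of $\omega$.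

## 3. Finite events, pivotal sites, and Russo's formula

Let $o$ be the origin and $\Lambda_n=[-n,n]^d$. Let $H_n$ be the event that $o$ is open in $E(\omega,\Gamma)$ and connected in $E(\omega,\Gamma)$ to a site outside $\Lambda_n$.

Added bonds have $\ell^\infty$-length at most $2r$, so a path from $o$ stopped at its first site outside $\Lambda_n$ stays in $\Lambda_{n+2r}$. What happens in $\Lambda_{n+2r}$ is decided by activations in $\Lambda_{n+3r}$, which read $\omega$ in $\Lambda_{n+4r}$. Hence $H_n$ depends only on $\omega,\Gamma$ in $\Lambda_{n+4r}$. It is increasing in $\Gamma$ and decreasing in $n$, and $\bigcap_nH_n=\{o\text{ is in an infinite cluster of }E(\omega,\Gamma)\}$.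

**Definition 7 (pivotal sites).** Let $\omega^x,\omega_x$ denote $\omega$ with $x$ opened, respectively closed. The site $x$ is p-pivotal at $(\omega,\Gamma)$ if $H_n(\omega^x,\Gamma)$ holds and $H_n(\omega_x,\Gamma)$ fails. The site $y$ is s-pivotal if $H_n(\omega,\Gamma\cup\{y\})$ holds and $H_n(\omega,\Gamma\setminus\{y\})$ fails.

Examples: with $\Gamma=\emptyset$, $\omega=\{o,2e_1\}$ and $n=1$, the site $e_1$ is p-pivotal. Under rule X with $\omega=\{o\}$ and $n=0$, the site $e_1$ is s-pivotal, since activating it opens it. In this last example with $e_1$ activated, opening $2e_1$ gives $e_1$ two open neighbors, so $e_1$ is no longer declared open and $H_0$ fails. So $H_n$ need not be monotone in $\omega$.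

Russo's formula, for an event $H$ depending on finitely many independent coordinates: if coordinate $i$ equals $1$ with probability $q_i$, then $P(H)=q_iP(H^{i\to1})+(1-q_i)P(H^{i\to0})$, so $\partial P(H)/\partial q_i=P(H^{i\to1})-P(H^{i\to0})$. For product measures with site densities $p_v$ and activation density $s$, and $\theta=P(H_n)$, this gives
$$\frac{\partial\theta}{\partial p_v}\le P(v\text{ p-pivotal}),\qquad \frac{\partial\theta}{\partial s}=\Sigma_s:=\sum_yP(y\text{ s-pivotal}).\tag{1}$$
The first is only an inequality because opening $v$ may also destroy $H_n$; the difference of the two probabilities drops a nonnegative term.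

## 4. The shift is at most linear in $s$

This section proves Theorem 2. It is a warm-up: a derivative in $s$ is bounded by a derivative in $p$ through a local modification with bounded cost.

**Step 1: a monotone upper bound.** Let $\omega^+=\omega\cup(\Gamma+B_r)$ with nearest-neighbor adjacency. Sites open in $E(\omega,\Gamma)$ lie in $\omega^+$, and an added bond joins two sites of one box $y+B_r\subset\omega^+$, which is connected. So each cluster of $E(\omega,\Gamma)$ lies in a cluster of $\omega^+$. Let $\psi_n(p,s)$ be the probability that $o$ is connected to $\Lambda_n^c$ in $\omega^+$. This event is increasing in $\omega$ and in $\Gamma$ and depends on finitely many coordinates. Let $N=|B_r|$.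

**Step 2: comparing pivotal sites.** Let $p\in[p_c/2,p_c]$ and $s\le\frac12$. Let $y$ be pivotal for its activation, with $y\notin\Gamma$; the event fails. Open the sites of $y+B_r$ one after another in $\omega$, keeping $\Gamma$. At the end the event holds. So at some step a site $u\in y+B_r$ is opened that is p-pivotal (for this event) in the configuration $(\omega'',\Gamma)$ just before that step. In passing from $\omega$ to $\omega''$ at most $N$ sites were opened, each changing the weight by a factor, so the weight of $\omega$ is at most $(2/p_c)^N$ times that of $\omega''$. For given $y,u$ each $\omega''$ has at most $2^N$ preimages. Therefore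
$$P(y\text{ pivotal},\,y\notin\Gamma)\le 2^N(2/p_c)^N\sum_{u\in y+B_r}P(u\text{ pivotal}).$$
Pivotality of $y$ is independent of $\{y\in\Gamma\}$ and $1-s\ge\frac12$, so the left side is at least $\frac12P(y\text{ pivotal})$. Summing over $y$, each $u$ is counted $N$ times, and Russo's formula gives
$$\partial_s\psi_n\le C\,\partial_p\psi_n,\qquad C=2N2^N(2/p_c)^N.\tag{2}$$

**Step 3: integrating.** If $p\ge p_c/2$, $s\le\frac12$ and $p+Cs\le p_c$, then by (2) the function $t\mapsto\psi_n(p+C(s-t),t)$ is nonincreasing on $[0,s]$, so $\psi_n(p,s)\le\psi_n(p+Cs,0)$. If $p+Cs<p_c$, the right side tends to $0$ as $n\to\infty$, because without activations there is no infinite cluster below $p_c$.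

Let $0<s_1<\min(\frac12,p_c/(2C))$ and $s\le s_1$. For $p_c/2\le p<p_c-Cs$ we are done. For $p<p_c/2$ use monotonicity of $\psi_n$ in $p$ and the case $p=p_c/2$, which is allowed since $p_c/2+Cs<p_c$. In all cases $o$ is almost surely in no infinite cluster, and by translation invariance there is almost surely no infinite cluster. $\blacksquare$

## 5. Local surgery, and two arms that jam at the tip of a ball

For Theorem 1 we would like the opposite comparison: a constant $C$ with
$$\sum_vP(v\text{ p-pivotal})\le C\sum_yP(y\text{ s-pivotal}).$$
Then $p$ could be lowered while $s$ is raised, in a fixed proportion, without decreasing $P(H_n)$.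

The natural way is to compare site by site. Let $x$ be p-pivotal and suppose no site near $x$ is activated. With $x$ closed there are two arms, paths $\mathsf A$ from $o$ and $\mathsf B$ from outside $\Lambda_n$, each ending at a neighbor of $x$. They lie in different clusters and so are disjoint with no site of one a neighbor of a site of the other. Use $x$ as origin of coordinates. Take a large ball $\{|v|\le\kappa\}$, stop each arm at its first vertex $a$, $b$ in the ball, close everything else in the ball, place at the center a finite copy of the configuration that makes the enhancement essential, and lead $a$ and $b$ inside the ball to its two terminals by two paths that stay nonadjacent. Then $x$ has become s-pivotal at bounded cost.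

Here is where this stops. Both entry points have norm exactly $\kappa$. Suppose $a=\kappa e$ and $b=(\kappa-1)e+f$, where $e,f$ are perpendicular signed basis vectors. These are not neighbors, so the situation is not excluded. The only neighbor of $a$ inside the ball is $z=(\kappa-1)e$, because all its other neighbors have norm $\kappa+1$; and $z=b-f$ is a neighbor of $b$. So the arm entering at $a$ cannot be continued inside the ball without touching the other arm. We shall see that for the ball itself this is the only obstruction.

One can try again after cutting off the tip, that is, with the region $\{|v|\le\kappa,\ v\cdot e\le\kappa-1\}$. Sometimes this helps. For example, in $d=2$ with $e=e_2$ let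
$$\mathsf A=\dots,(0,\kappa+1),(0,\kappa),(-1,\kappa),(-1,\kappa-1),\dots,\qquad \mathsf B=\dots,(3,\kappa-1),(2,\kappa-1),(1,\kappa-1),\dots$$
The displayed parts are nonadjacent and enter the ball in the jammed position. They enter the cut-off ball at $(-1,\kappa-1)$ and $(1,\kappa-1)$, and from there both can go straight down at horizontal distance $2$.

If cutting does not help, cut again. The proof shows three things.

* If $M$ successive cuts fail, the arms alternately visit the sites $w_0,w_1,\dots,w_M$ of a chain with $w_{n+1}=w_n-e+f_{n+1}$, all of norm $\kappa$. This alone is not enough. Each $f_{n+1}$ may be one of the $2d-2$ lateral directions, and a union bound over the chains compares $(2d-2)^M$ with $p^M$ for $p$ near $p_c$; in our estimates $p$ is only bounded by $p_+=(1+p_c)/2>\frac12$, and $(2d-2)p_+>1$.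
* By retreating to earlier vertices of the arms one shows that the chain must be straight from $w_3$ on. So there are at most $(2d)^4$ possible chains, each of which forces $M-2$ prescribed sites to be open.
* The site $z=x+(\kappa-1)e$ lies between $w_0$ and $w_1$, and it is p-pivotal whatever the states of $w_3,\dots,w_M$. So the probability of jamming at $x$ is at most a small constant times the probability that $z$ is p-pivotal. Summed over $x$, jammed sites account for a small fraction of the whole sum of pivotal probabilities, and this fraction can be moved to the other side of the inequality.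

## 6. Constants, truncated balls, and locality

Let $\mathbb E=\{\pm e_1,\dots,\pm e_d\}$. For $e\in\mathbb E$ the height of $v$ is $v\cdot e$ and its lateral part is $v^\perp=v-(v\cdot e)e$; a lateral direction is an element of $\mathbb E$ perpendicular to $e$. Two sets are nonadjacent if no site of one is a neighbor of a site of the other. The constants are chosen in this order.

* $p_-=p_c/2$ and $p_+=(1+p_c)/2<1$: all densities will lie in $[p_-,p_+]$.
* $M\ge4$, the number of cuts, with
$$4(2d)^4\,\frac{p_+^{M-2}}{1-p_+}\le\frac12.\tag{3}$$
* $\rho,k$ from Lemma 1 below: the size of the gadget.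
* $T=10M+200d+200$ and $L=30T$: the length of straight pieces, and the distance beyond which two points count as far apart.
* $\kappa\ge100d(L+k+1)$, an integer: the radius of the ball.
* $m_0=\lfloor(\kappa-9T)/10\rfloor$, so $\kappa-9T-10<10m_0\le\kappa-9T$ and $m_0\ge d(k+1)+1$: the radius of a coarse lattice.
* $R_0=\kappa+r+2$, $U_x=x+[-R_0,R_0]^d$, $U_x^1=x+[-(\kappa+2),\kappa+2]^d$.
* $0<s_0\le\frac12$ with $(1-s_0)^{|U_x|}\ge\frac12$. It may be decreased later; no other constant depends on it.

We shall often use $\kappa/d-L-12T\ge10k$ and $\kappa-M-1\ge\kappa/d$; both follow from $\kappa\ge100d(L+k+1)$, $L=30T\ge M$ and $d\ge2$.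

**Locality.** If $\Gamma\cap U_x=\emptyset$, every $y\in\Gamma$ satisfies $\|y-x\|_\infty>\kappa+2+r$, so $y+B_r$ misses $U_x^1$. Hence in $U_x^1$ no site is declared open, no added bond has an endpoint in $U_x^1$, every site of $U_x^1$ has only nearest-neighbor edges, and changing $\omega$ inside $U_x^1$ does not change what activated sites add.

**Definition 8 (truncated balls).** With $x$ as origin of coordinates, for $e\in\mathbb E$ and $0\le h\le M$ let
$$D_h=D_h^e=\{v:|v|\le\kappa,\ v\cdot e\le\kappa-h\}.$$

So $D_0$ is the $\ell^1$ ball of radius $\kappa$ for every $e$. As a small picture with $d=2$, $e=e_2$ and radius $3$: $D_1$ removes the tip $(0,3)$, and $D_2$ removes also $(-1,2),(0,2),(1,2)$. We use the following property.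

(S) If $v\in D_h^e$ and $v\cdot e\ge1$, then all neighbors of $v-e$ lie in $D_h^e$.

Indeed $|v-e|=|v|-1$, so these neighbors have norm at most $|v|\le\kappa$, and their height is at most $v\cdot e\le\kappa-h$.

**Definition 9.** A site $v$ is deep if $|v|\le\kappa-M-3$.

Deep sites lie in every $D_h^e$ with $h\le M$, since the height is at most the norm, and they are neither equal nor adjacent to sites of norm at least $\kappa-M-1$. For example, the origin $x$ is deep, and $\kappa e$ is not.

## 7. A finite gadget with two terminals

The aim is to compress the infinite configuration of Definition 5 into a cube with exactly two open sites on its outer layer, disconnected from each other until the center is activated.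

**Lemma 1.** There are $\rho\ge r$, $k\ge1$ with $10k\ge\rho+60$, distinct $c_+,c_-\in10\mathbb{Z}^d$, $n_\pm\in\mathbb E$, and a configuration $\zeta$ on $\mathcal Q^\circ=[-(10k-1),10k-1]^d$ such that:

(i) $c_\pm\cdot n_\pm=10k$, and all other coordinates of $c_\pm$ are at most $10k-10$ in modulus. The open sites of $\zeta$ of sup-norm $10k-1$ are exactly $c_\pm-n_\pm$, and the only neighbor of $c_\pm-n_\pm$ outside $\mathcal Q^\circ$ is $c_\pm$.

(ii) $c_+-n_+$ and $c_--n_-$ are not connected by open sites of $\zeta$ in $\mathcal Q^\circ$.

(iii) They are connected inside $\mathcal Q^\circ$ if site $0$ is activated.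

For rule F one may think of $\zeta$ as the axis without $0$, with terminals $\pm10ke_1$.

**Step 1: two rays in different clusters.** Let $\omega^*$ have no doubly-infinite path while $(v_n)_{n\in\mathbb{Z}}$ is one in $E(\omega^*,\{0\})$. Take $N\ge1$ with $v_n\notin B_r$ for $|n|\ge N$. Activating $0$ adds sites and bonds only in $B_r$, so $\mathcal R=(v_n)_{n\ge N}$ and $\mathcal R'=(v_{-n})_{n\ge N}$ are disjoint nearest-neighbor open rays of $\omega^*$. They lie in different clusters of $\omega^*$: otherwise a shortest open path from $\mathcal R$ to $\mathcal R'$ meets each ray only at an endpoint, and together with the tails of both rays from these endpoints it is a doubly-infinite path in $\omega^*$.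

**Step 2: exit points from a cube.** Choose $\rho\ge r$ with $v_n\in Q_\rho:=[-\rho,\rho]^d$ for $|n|\le N$. Let $n_1>N$ be the first index with $v_{n_1}\notin Q_\rho$ and $n_2>N$ the first with $v_{-n_2}\notin Q_\rho$; put $t_+=v_{n_1}$, $t_-=v_{-n_2}$. The steps into $t_\pm$ are nearest-neighbor steps out of $Q_\rho$, so $t_\pm$ has exactly one coordinate of modulus $\rho+1$, in direction $n_\pm\in\mathbb E$, and the others have modulus at most $\rho$. Since $t_+,t_-$ are open and in different clusters of $\omega^*$, they are distinct, nonadjacent, and not connected by $\omega^*$-open sites of $Q_\rho\cup\{t_+,t_-\}$. In $E(\omega^*,\{0\})$ the path $v_{-n_2},\dots,v_{n_1}$ connects them inside $Q_\rho\cup\{t_+,t_-\}$.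

**Step 3: leads to the terminals.** Choose $k$ with $10k\ge\rho+60$. Put $\zeta=\omega^*$ on $Q_\rho$, and outside $Q_\rho$ open only two paths $\gamma_\pm$ from $t_\pm$ to $c_\pm$, without $c_\pm$ itself. Here height is the $n_\pm$-coordinate, and "align" means: move each lateral coordinate towards $0$ to the nearest multiple of $10$, a change of at most $9$.

Suppose $n_+\ne n_-$. Let $\gamma_\pm$ go straight in direction $n_\pm$ to height $\rho+31$, align, and go straight to height $10k$. Along $\gamma_\pm$ the height is at least $\rho+1$ and the other coordinates have modulus at most $\rho$. If $n_+\perp n_-$, points of $\gamma_+$ and $\gamma_-$ differ by at least $1$ in each of the two coordinates $n_+,n_-$, so their distance is at least $2$. If $n_+=-n_-$, their distance is at least $2\rho+2$. The same holds for the endpoints $c_\pm$, so $c_+\ne c_-$.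

Suppose $n_+=n_-$. Let $y_\pm$ be the lateral parts of $t_\pm$. Both heights are $\rho+1$, so $|y_+-y_-|\ge2$. Choose $l$ with $(y_+)_l\ne(y_-)_l$ and let $g=\operatorname{sgn}((y_+-y_-)_l)e_l$. Let $\gamma_+$ go up to height $\rho+5$, make $40$ steps along $g$, go up to height $\rho+20$, align, and go up to $10k$. Let $\gamma_-$ go up to height $\rho+10$, align, and go up to $10k$. Before $\gamma_-$ aligns, its lateral distance to the first two pieces of $\gamma_+$ is $|y_+-y_-|+j\ge2$ with $0\le j\le40$. From its alignment on, $\gamma_-$ has height at least $\rho+10$, so it differs in height by at least $5$ from these two pieces. After the $g$-move of $\gamma_+$, the $l$-coordinates of $\gamma_+$ and of any point of $\gamma_-$ differ by at least $41-18$. Again $c_+\ne c_-$.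

In all cases $\gamma_+,\gamma_-$ are disjoint and nonadjacent.

**Step 4: verification of (i)–(iii).** All lateral coordinates are at most $\rho+40\le10k-20$ in modulus. So the only site of $\gamma_\pm$ of sup-norm $10k-1$ is $c_\pm-n_\pm$, on the last straight piece, and $Q_\rho$ contains none; the site $c_\pm-n_\pm$ has a single coordinate of modulus $10k-1$, so its only neighbor outside $\mathcal Q^\circ$ is $c_\pm$. This is (i).

Only $t_\pm$ among the sites of $\gamma_\pm$ are adjacent to $Q_\rho$, since all later sites have height at least $\rho+2$. For (ii), take a $\zeta$-open path in $\mathcal Q^\circ$ from $c_+-n_+$ to $c_--n_-$. After its last site on $\gamma_+$, and until the next site on $\gamma_-$, it is in $Q_\rho$, because $\gamma_+$ and $\gamma_-$ are nonadjacent. So that last site is $t_+$ and the next site on $\gamma_-$ is $t_-$, and $t_+,t_-$ would be connected by $\omega^*$-open sites of $Q_\rho\cup\{t_+,t_-\}$, contrary to Step 2. For (iii), activation of $0$ reads and changes only $B_r\subset Q_\rho$, where $\zeta=\omega^*$; so the path $v_{-n_2},\dots,v_{n_1}$ is present, and $\gamma_\pm$ complete the connection. $\square$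

## 8. Two arms at a pivotal site, and surgery

Let $V=\{x:R_0<\|x\|_\infty\le n-R_0\}$. For $x\in V$ we have $o\notin U_x\subset\Lambda_n$. Let
$$\mathrm{Piv}^\circ_x=\{\Gamma\cap U_x=\emptyset,\ x\text{ is p-pivotal for }(\omega,\Gamma)\}.$$
Fix $x\in V$ and $(\omega,\Gamma)\in\mathrm{Piv}^\circ_x$, and use $x$ as origin of coordinates; $o$ still denotes the original origin, and $\mathcal Q^\circ,\zeta,c_\pm$ are placed around $x$.

**The arms.** By locality $E(\omega^x,\Gamma)$ is $E(\omega_x,\Gamma)$ with just $x$ opened, and $x$ has only nearest-neighbor edges. Since $H_n(\omega^x,\Gamma)$ holds and $o\ne x$, $o$ is open in $E(\omega_x,\Gamma)$. Let $C_S$ be the cluster of $o$ in $E(\omega_x,\Gamma)$, and $C_T$ the union of the clusters of $E(\omega_x,\Gamma)$ meeting $\Lambda_n^c$. As $H_n(\omega_x,\Gamma)$ fails, $C_S\cap C_T=\emptyset$ and $C_S\subset\Lambda_n$. They are nonadjacent, since two open neighbors are in the same cluster. Take a self-avoiding path in $E(\omega^x,\Gamma)$ from $o$, stopped at its first site outside $\Lambda_n$. It must pass through $x$. Its part before $x$, and the reverse of its part after $x$, are self-avoiding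 paths in $E(\omega_x,\Gamma)$:

* $\mathsf A\subset C_S$, from $o$ to a neighbor of $x$;
* $\mathsf B\subset C_T$, from a site outside $\Lambda_n$ to a neighbor of $x$, with all sites except the first in $\Lambda_n$.

From now on $\mathsf A,\mathsf B$ denote the first paths with these properties in a fixed enumeration of finite paths. So they depend only on $(\omega_x,\Gamma)$, and only in $\Lambda_{n+4r}$. They are disjoint and nonadjacent. Both start outside $U_x$ and both enter every $D_h^e$. By locality the predecessor of the first vertex of such a path in $D_h^e$ is a neighbor of it, lying outside $D_h^e$. For a path $P$ and a vertex $v$ of it, $P[v]$ denotes the initial segment up to and including $v$.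

**Definition 10 (good, bad).** $(\omega,\Gamma)\in\mathrm{Piv}^\circ_x$ is good at $x$ if there are $D=D_h^e$ with $0\le h\le M$, initial segments $A^*,B^*$ of $\mathsf A,\mathsf B$ disjoint from $\mathcal Q^\circ$, a sign $\sigma$, and vertex sets $\alpha,\beta\subset D\setminus\mathcal Q^\circ$ of nearest-neighbor paths starting at (or at a neighbor of) the last vertex of $A^*$, $B^*$ and ending at $c_\sigma$, $c_{-\sigma}$ respectively, such that

(g1) $\mathcal A=A^*\cup\alpha$ and $\mathcal B=B^*\cup\beta$ are disjoint and nonadjacent;

(g2) the only adjacencies between $\mathcal A\cup\mathcal B$ and $\{v\in\mathcal Q^\circ:\zeta(v)=1\}$ are those between $c_\sigma\in\mathcal A$ and $c_\sigma-n_\sigma$, and between $c_{-\sigma}\in\mathcal B$ and $c_{-\sigma}-n_{-\sigma}$.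

Otherwise it is bad.

Goodness depends only on $(\omega_x,\Gamma)$. The prefixes $A^*,B^*$ may themselves contain sites of $D$. A simple good situation, once the routing lemma of Section 10 is available: arms that enter $D_0$ at points far apart.

**Lemma 2 (surgery).** If $(\omega,\Gamma)\in\mathrm{Piv}^\circ_x$ is good, there is $\omega'$, equal to $\omega$ off $U_x$, such that $x$ is s-pivotal for $(\omega',\Gamma)$.

**Step 1: the new configuration.** Let $D^+=\{v:\mathrm{dist}_1(v,D)\le1\}\subset U_x^1$. Sites of $D^+\setminus D$ have norm at least $\kappa-M$, and sites of $\mathcal Q^\circ$ have norm at most $d(10k-1)<\kappa-M-1$; so $\mathcal Q^\circ\subset D$ and $D^+\setminus D$ is nonadjacent to $\mathcal Q^\circ$. Put $\omega'=\omega$ off $D^+$. On $D^+$ let $v$ be open in $\omega'$ if and only if $v\in\mathcal A\cup\mathcal B$, or $v\in\mathcal Q^\circ$ and $\zeta(v)=1$. (The choices of $D,A^*,\dots$ are made by a fixed rule among finitely many.)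

Let $\mathcal O,\mathcal O'$ be the sets of open sites of $E(\omega_x,\Gamma)$, $E(\omega',\Gamma)$. By locality the added sites and bonds are the same in both graphs, and none touches $D^+$. So $\mathcal O,\mathcal O'$ agree off $D^+$. As $\alpha,\beta,\mathcal Q^\circ\subset D$, we have $\mathcal O'\cap(D^+\setminus D)\subset A^*\cup B^*$, hence $\mathcal O'\setminus D\subset\mathcal O$. Also $A^*\cup B^*\subset\mathcal O'$, and the edges of $A^*,B^*$ are present in $E(\omega',\Gamma)$.

**Step 2: without activation at $x$, the cluster of $o$ stays in $\Lambda_n$.** Let $Y$ be the set of open sites of $\zeta$ connected to $c_\sigma-n_\sigma$ in $\mathcal Q^\circ$ and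
$$X=\big((C_S\setminus D)\cap\mathcal O'\big)\cup(\mathcal A\cap D)\cup Y.$$
We show that $X$ is closed under adjacency in $E(\omega',\Gamma)$. Let $u\in X$ and $v\in\mathcal O'$ be adjacent. If $u$ or $v$ is in $D$, they are neighbors, by locality.

(a) $u,v\notin D$. Both are in $\mathcal O$ and the edge is present in $E(\omega_x,\Gamma)$. As $u\in C_S$, also $v\in C_S$, so $v\in X$.

(b) $u\notin D$, $v\in D$. Then $u\in D^+\setminus D$ lies in $A^*\cup B^*$ and in $C_S$, so $u\in A^*$. By (g1) $v\notin\mathcal B$, and $v\notin\mathcal Q^\circ$ because $D^+\setminus D$ is nonadjacent to $\mathcal Q^\circ$. So $v\in\mathcal A\cap D$.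

(c) $u\in D$, $v\notin D$. Then $v\in D^+\setminus D$, so $u\notin\mathcal Q^\circ$, hence $u\in\mathcal A$; and $v\in A^*\cup B^*$. By (g1) $v\in A^*\subset C_S$, so $v\in X$.

(d) $u,v\in D$. If $u\in\mathcal A$, then $v\notin\mathcal B$ by (g1), so $v\in\mathcal A$, or $v$ is an open site of $\zeta$ and by (g2) $u=c_\sigma$, $v=c_\sigma-n_\sigma\in Y$. If $u\in Y$ and $v\in\mathcal Q^\circ$, then $v\in Y$. If $u\in Y$ and $v\in\mathcal A\cup\mathcal B$, then by (g2) either $v=c_\sigma\in\mathcal A$, or $v=c_{-\sigma}$ and $u=c_{-\sigma}-n_{-\sigma}$; the latter is impossible by Lemma 1(ii).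

Since $o\in C_S$ lies outside $U_x$, it is in $\mathcal O'$ and in $X$. Also $X\subset C_S\cup D\subset\Lambda_n$. So $H_n(\omega',\Gamma)$ fails.

**Step 3: with activation at $x$, the connection is made.** If $x$ is also activated, Lemma 1(iii) connects $c_\sigma-n_\sigma$ to $c_{-\sigma}-n_{-\sigma}$, and $o$ is connected via $A^*$, $\alpha$, the gadget, $\beta$, $B^*$ to a site outside $\Lambda_n$. So $H_n(\omega',\Gamma\cup\{x\})$ holds. As $x\notin\Gamma$, $x$ is s-pivotal for $(\omega',\Gamma)$. $\square$

## 9. A 2-connected coarse lattice

To lead two arms to two terminals by disjoint paths we use a lattice of mesh $10$ and Menger's theorem. A graph is 2-connected if it has at least three vertices and stays connected after deletion of any one vertex. Menger's theorem in the form we need: in a 2-connected graph, any two 2-element vertex sets are joined by two vertex-disjoint paths, possibly of length $0$.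

Let $\mathbb G$ be the subgraph of $\mathbb{Z}^d$ induced by
$$\mathcal V=\{u:|u|\le m_0,\ \|u\|_\infty\ge k\}\setminus\{m_0e:e\in\mathbb E\}.$$
The removed vertices $m_0e$ are called tips; each would have only one neighbor in $\{|u|\le m_0\}$. We realize $\mathbb G$ in space as $10\mathbb G$, edges being straight segments of $11$ sites. All sites of $10\mathbb G$ have $|v|\le10m_0$. They also have $\|v\|_\infty\ge10k$. Indeed, for an edge in direction $i$, either some coordinate $j\ne i$ of its ends has modulus at least $k$, or both ends have $i$-th coordinate of modulus at least $k\ge1$, and two such consecutive integers have the same sign.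

**Lemma 3.** $\mathbb G$ is 2-connected.

**Step 1: grid boxes are 2-connected.** Let $G,G'$ be connected graphs with at least two vertices each, and delete a vertex $(a,b)$ from their Cartesian product. The rows $G\times\{b'\}$, $b'\ne b$, and the columns $\{a'\}\times G'$, $a'\ne a$, are intact and connected; every such row meets every such column, and there is at least one of each. Every remaining vertex lies in an intact row or column. So the product is 2-connected. A grid box of dimension at least $2$ with at least two vertices in each direction is such a product.

**Step 2: the hub.** Let $m''=k+1$ and let the hub be $\{k\le\|u\|_\infty\le m''\}$. Its norms are at most $d(k+1)\le m_0-1$, so it is contained in $\mathcal V$. It is the union of the boxes $S_{i,\sigma}=\{k\le\sigma u_i\le m'',\ |u_l|\le m''\ (l\ne i)\}$, which are 2-connected by Step 1. For $i\ne j$, $S_{i,\sigma}$ and $S_{j,\tau}$ share at least two vertices. After deletion of a vertex each box is still connected, and boxes with $i\ne j$ still share a vertex; since $S_{i,+}$ and $S_{i,-}$ both meet any $S_{j,\tau}$ with $j\ne i$, what remains of the hub is connected. So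 the hub is 2-connected.

**Step 3: two ways from any vertex to the hub.** For $u\in\mathcal V$ with $\|u\|_\infty>m''$ we find two paths in $\mathcal V$ to distinct hub vertices, sharing only $u$. Let $|u_i|=\|u\|_\infty$; "reduce" means move towards $0$ in unit steps.

* $u=u_ie_i$. Then $|u_i|\le m_0-1$, since tips are removed. Path 1: reduce $|u_i|$ to $m''$. Path 2: step to $u+e_j$ with $j\ne i$, which has norm at most $m_0$ and is not a tip, then reduce $|u_i|$ to $m''$. The $j$-th coordinate is $0$ on path 1 and $1$ on path 2 beyond $u$.
* Some $u_j\ne0$ with $j\ne i$, and all $|u_l|\le m''$ for $l\ne i$. Path 1: reduce $|u_i|$ to $m''$. Path 2: reduce $u_j$ to $0$, then the coordinates other than $i,j$ to $0$, then $|u_i|$ to $m''$. The $j$-th coordinate equals $u_j$ on path 1, and differs from it on path 2 beyond $u$.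
* $|u_j|>m''$ for some $j\ne i$. Path 1: reduce $u_i$ to $0$, then all coordinates other than $i,j$ to $0$, then $|u_j|$ to $m''$. Path 2: the same with $i,j$ interchanged. On path 1 beyond $u$ the $i$-th coordinate differs from $u_i$ and the $j$-th is nonzero. On path 2 the $i$-th coordinate equals $u_i$ until the $j$-th is $0$, and the $j$-th is $0$ afterwards. So they share only $u$.

All vertices on these paths have sup-norm at least $m''\ge k$. In the last two cases the norm decreases strictly, so tips are avoided. All paths end in the hub, at distinct vertices.

**Step 4: conclusion.** Delete one vertex $w$. By Step 2, the hub without $w$ is connected. Any other vertex $u$ outside the hub has, by Step 3, a path avoiding $w$ to a hub vertex. So the rest of $\mathbb G$ is connected. $\square$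

## 10. Routing two separated arms to the terminals

The next lemma says: once two arms have been led a short way ($3T$ steps) straight into $D$ without touching, they can be led all the way to the gadget.

**Lemma 4 (routing).** Let $D=D_h^e$, $0\le h\le M$. Let $A^*,B^*$ be initial segments of $\mathsf A,\mathsf B$, and let $\alpha',\beta'\subset D$ have at most one vertex each. If $\alpha'=\{p\}$, assume $p$ is a neighbor of the last vertex of $A^*$; if $\alpha'=\emptyset$, let $p$ be the last vertex of $A^*$ and assume $p\in D$. Similarly for $q,\beta',B^*$. Assume all $v\in A^*\cup B^*\cup\alpha'\cup\beta'$ have $|v|\ge\kappa-M-1$. Let $e',e''\in\mathbb E$ with $p\cdot e',\,q\cdot e''\ge\kappa/d-L$, assume the rays $\{p-te'\},\{q-te''\}$ ($0\le t\le3T$) lie in $D$, and assume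
$$\mathcal A_0=A^*\cup\alpha'\cup\{p-te':0\le t\le3T\},\qquad\mathcal B_0=B^*\cup\beta'\cup\{q-te'':0\le t\le3T\}$$
are disjoint and nonadjacent. If (a) $e'=e''$ and $|p^\perp-q^\perp|\ge2$ (lateral with respect to $e'$), or (b) $|p-q|>L$, then $(\omega,\Gamma)$ is good.

The statement is symmetric in $\mathsf A,\mathsf B$.

**Step 1: stubs from $p$ and $q$ to the coarse lattice.** "Align" a site now means: move each coordinate towards $0$ to a multiple of $10$, lateral coordinates first (each change at most $9$). "Walk" from an aligned site $10u$: move in direction $-e'$ (respectively $-e''$) until the first vertex of $10\mathcal V$.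

In case (b), and in case (a) if some lateral coordinate of $p-q$ has modulus at least $40$: from $p$ go $T$ steps along $-e'$, align, and walk, ending at $c_a$; from $q$ do likewise with $e''$, ending at $c_b$.

In case (a) with all lateral coordinates of $p-q$ of modulus less than $40$: since $\kappa-M-1\le|p|,|q|\le\kappa$ and the heights are positive, $|(p-q)\cdot e'|\le M+1+40d$. Choose a lateral index $l$ with $(p-q)_l\ne0$, let $g=\operatorname{sgn}((p-q)_l)e_l$ and $\mathsf z=\min(p\cdot e',q\cdot e')-T$. From $p$ go along $-e'$ to height $\mathsf z$, then $40$ steps along $g$, align, and walk to $c_a$. From $q$ go along $-e'$ to height $\mathsf z-5$, align, and walk to $c_b$.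

**Step 2: bookkeeping of norms.** We check that the stubs are well defined and where they are. The straight part of each stub has at least $T$ and at most $T+M+1+40d+5\le2T$ steps, each lowering the norm by $1$. The $g$-segment changes the norm by at most $40$, and aligning lowers it by at most $9d$. Hence:

* until the walk starts (its first site included), all stub sites have norm at least $\kappa-M-1-2T-40-9d\ge\kappa-3T\ge10m_0+2$;
* from the end of the straight part on, all stub sites have norm at most $\kappa-T+40$, hence are deep.

So the walk starts at $10u$ with $|u|>m_0$, and every $10$ steps lower $|u|$ by one. While its $e'$-coordinate is at least $10k$, it reaches $10\mathcal V$ at some $10u'$ with $|u'|=m_0$, or with $|u'|=m_0-1$ if the vertex of norm $m_0$ is a tip. As $10(m_0-1)>\kappa-9T-20$ and the walk starts at norm at most $\kappa-T+40$, it has at most $8T+60$ steps. The total displacement along a stub is at most $2T+40+9d+8T+60\le12T$. Thus the $e'$-coordinate along the $p$-stub (and likewise the $e''$-coordinate along the $q$-stub) is at least $\kappa/d-L-12T\ge10k$. This justifies all the steps above, and all stub sites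 have sup-norm at least $10k$. All stub sites are in $D$: the straight part by hypothesis, the rest because it is deep.

**Step 3: stubs against prefixes.** The straight parts are covered by the hypothesis on $\mathcal A_0,\mathcal B_0$. The rest of each stub is deep, hence disjoint from and nonadjacent to $A^*\cup B^*\cup\alpha'\cup\beta'$, whose sites have norm at least $\kappa-M-1$.

**Step 4: stub against stub.** In case (b) the distance of the stubs is at least $L-24T=6T>2$. In case (a) with a lateral coordinate difference of at least $40$, that coordinate always differs by at least $40-18$. In the remaining case, the straight part of the $p$-stub and the $g$-segment have lateral distance at least $2$ from the straight part of the $q$-stub (along $g$ the lateral distance increases), and height difference at least $5$ from the rest of it, which has height at most $\mathsf z-5$. After the $g$-segment the $l$-coordinates of the two stubs differ by at least $41-18$. So the stubs are disjoint and nonadjacent, and $c_a\ne c_b$.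

**Step 5: stubs against the coarse graph.** Sites before the walk have norm at least $10m_0+2$, so they are disjoint from and nonadjacent to $10\mathbb G$. Call the union of the edges of $10\mathbb{Z}^d$ the skeleton. Walk sites other than $c_a$ lie on the skeleton, on edges not in $10\mathbb G$ whose only end in $10\mathcal V$ can be $c_a$.

Skeleton fact: if two skeleton sites $s,z$ are equal or neighbors and $s$ is interior to an edge, then $z$ lies on the same closed edge. Indeed $s$ has exactly one coordinate that is not a multiple of $10$, and a neighbor of $s$ off that line has two such coordinates, so is not on the skeleton.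

Let $z$ be a site of a path in $10\mathbb G$ avoiding the vertex $c_a$, and suppose some walk site $w\ne c_a$ of the $p$-stub is equal or adjacent to $z$. If $w$ is interior to an edge $\epsilon$ not in $10\mathbb G$, then $z$ lies on $\epsilon$; it is not interior to $\epsilon$, since then $\epsilon$ would belong to $10\mathbb G$; so $z$ is an end of $\epsilon$ in $10\mathcal V$, that is, $z=c_a$, which is excluded. If $w\in10\mathbb{Z}^d$, then $w\notin10\mathcal V$, so $z\ne w$ and $z$ is interior to an edge at $w$ belonging to $10\mathbb G$, which is impossible. So coarse paths avoiding $c_a$ are disjoint from and nonadjacent to the walk of the $p$-stub minus $c_a$; similarly for the $q$-stub and $c_b$.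

Also, vertex-disjoint coarse paths are disjoint and nonadjacent as sets of sites. Let $s,z$ be equal or neighboring sites of the two. If $s$ is interior to an edge of the first path, $z$ lies on that closed edge; then $z$ is an end of it, or interior to it so that the edge belongs to both paths, and in either case the paths share a vertex. If $z$ is interior to an edge, argue symmetrically. If both are in $10\mathbb{Z}^d$, they are not neighbors, so they are equal, a common vertex.

**Step 6: completion by Menger's theorem.** By Lemma 1(i) the vertices $c_\pm/10$ have sup-norm $k$ and norm at most $dk<m_0$, so $c_\pm\in10\mathcal V$. By Lemma 3 and Menger's theorem there are two vertex-disjoint paths in $10\mathbb G$ from $\{c_a,c_b\}$ to $\{c_+,c_-\}$. Let $\alpha$ be the union of $\alpha'$, the $p$-stub and the coarse path from $c_a$; let $c_\sigma$ be its end; let $\beta$ be defined likewise from $\beta'$, the $q$-stub and the path from $c_b$, which ends at $c_{-\sigma}$.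

(g1): prefixes and straight parts are nonadjacent to each other by hypothesis; the remaining pairs were treated in Steps 3–5, and coarse sites are deep (norm at most $10m_0\le\kappa-9T$), so they are nonadjacent to the prefixes and to $\alpha',\beta'$. All sites of $\alpha\cup\beta$ lie in $D$ and have sup-norm at least $10k$; for $\alpha',\beta'$ this holds since $(\kappa-M-1)/d\ge10k$. The prefixes have norm at least $\kappa-M-1$, which exceeds the norms in $\mathcal Q^\circ$ by more than $1$, so they are disjoint from and nonadjacent to $\mathcal Q^\circ$.

(g2): a site of $\alpha\cup\beta$ adjacent to an open site of $\zeta$ has sup-norm at least $10k$, so the open site has sup-norm $10k-1$; by Lemma 1(i) it is $c_\pm-n_\pm$ and the site of $\alpha\cup\beta$ is $c_\pm$. So $(\omega,\Gamma)$ is good. $\square$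

## 11. Jammed arms follow a straight diagonal string

**Lemma 5 (dichotomy).** If $(\omega,\Gamma)\in\mathrm{Piv}^\circ_x$ is bad, there are $e\in\mathbb E$, lateral $f_1,f_2,f_3\in\mathbb E$ (perpendicular to $e$), and sites
$$w_0=\kappa e,\qquad w_n=w_{n-1}-e+f_n\ (n=1,2,3),\qquad w_n=w_3+(n-3)(f_3-e)\ (3\le n\le M),$$
all of norm $\kappa$, such that all $w_n$ are open in $\omega_x$; $w_0,w_1$ lie one in $\mathsf A$, the other in $\mathsf B$; and each of $w_0,w_1$ is the first vertex in $D_0$ of its path.

Assume $(\omega,\Gamma)$ is bad. We apply Lemma 4 many times, each time to reach the contradiction "good". Each application consists of a prefix of each arm and an extension of each prefix, namely the ray, together with the one vertex of $\alpha'$ or $\beta'$ if there is one. What has to be checked is always: norms at least $\kappa-M-1$ on prefixes and extra vertices; heights of $p,q$ at least $\kappa/d-L$; rays in $D$; each extension disjoint from and nonadjacent to the opposite prefix and the opposite extension; and (a) or (b). Prefix against prefix is automatic, because $\mathsf A,\mathsf B$ are disjoint and nonadjacent.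

**Step 0: the ball itself; jamming only at a tip.** Let $a,b$ be the first vertices of $\mathsf A,\mathsf B$ in $D_0$. Their predecessors are neighbors outside $D_0$, so $|a|=|b|=\kappa$; and $a,b$ are distinct and not neighbors. The prefixes $\mathsf A[a],\mathsf B[b]$ lie outside $D_0$ except for $a,b$.

Suppose $|a-b|>L$. Let $e',e''$ be the signed directions of coordinates of maximal modulus of $a,b$, so $a\cdot e',b\cdot e''\ge\kappa/d$. The sites $a-te'$, $b-te''$ with $1\le t\le3T$ have norm at most $\kappa-1$, so all their neighbors are in $D_0$; hence they can touch the opposite prefix only at $b$, respectively $a$. The rays have distance at least $L-6T>1$ from each other, including their starting points. Lemma 4(b) with $\alpha'=\beta'=\emptyset$ gives goodness, a contradiction.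

So $|a-b|\le L$. Let $e$ be the signed direction of a coordinate of maximal modulus of $a$; then $a\cdot e,b\cdot e\ge\kappa/d-L$. The sites $a-te$, $b-te$ with $1\le t\le3T$ have all neighbors in $D_0$ by (S), so they can touch the opposite prefix only at $b$, $a$. If $|a^\perp-b^\perp|\ge2$, Lemma 4(a) applies, a contradiction. So $|a^\perp-b^\perp|\le1$. If $a^\perp=b^\perp$, then $|a|=|b|$ and positivity of the heights give $a=b$, which is excluded. So $a^\perp,b^\perp$ are neighbors, their norms differ by exactly $1$, and so do the heights. Hence the two sites are $t_0$ and $s_0'=t_0-e+f$ with $f$ lateral and $|(s_0')^\perp|=|t_0^\perp|+1$.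

Suppose $t_0^\perp\ne0$. Choose a lateral $g\in\mathbb E$ with $|(t_0+g)^\perp|=|t_0^\perp|-1$. Use the prefixes ending at $t_0$ and $s_0'$, the extra vertex $p=t_0+g$ with the ray $t_0+g-te$, and the ray $s_0'-te$ from $q=s_0'$. The site $t_0+g$ has norm $\kappa-1$, so all its neighbors, and all neighbors of $t_0+g-te$ and $s_0'-te$ with $t\ge1$, are in $D_0$. Hence the extensions can touch the opposite prefix only at $s_0'$ or $t_0$. The lateral difference of the two extensions, including $s_0'$, is $g-f$, of norm $2$, since $g$ decreases and $f$ increases the lateral norm and so $g\ne f$. And $t_0-(s_0'-te)=(1+t)e-f$ has norm at least $2$. The heights of $p,q$ are those of $a,b$ in some order. So Lemma 4(a) gives goodness, a contradiction.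

Hence $t_0=\kappa e=:w_0$, and the other site is $w_1:=(\kappa-1)e+f_1$ with $f_1=f$ lateral. Let $P_0\in\{\mathsf A,\mathsf B\}$ be the path of $w_0$, $P_1$ the other one, and $P_i:=P_{i\bmod2}$. Put $D_h=D_h^e$.

**Step 1: successive cuts produce a chain.** Claim: there are $w_2,\dots,w_{M+1}$ with $w_{n+1}=w_n-e+f_{n+1}$, $f_{n+1}$ lateral, $w_n\cdot e=\kappa-n$, $|w_n|=\kappa$, such that for $0\le h\le M$ the first vertices of $P_h,P_{h+1}$ in $D_h$ are $w_h,w_{h+1}$.

For $h=0$ this is Step 0. Assume it for some $h<M$ and put $w=w_{h+1}$. As $w\in D_{h+1}\subset D_h$, $w$ is the first vertex of $P_{h+1}$ in $D_{h+1}$. Let $c$ be the first vertex of $P_h$ in $D_{h+1}$. Its predecessor is a neighbor outside $D_{h+1}$, so $|c|=\kappa$ or $c\cdot e=\kappa-h-1$. Vertices outside $D_{h+1}$ satisfy $|v|>\kappa$ or $v\cdot e\ge\kappa-h$. So all norms on the prefixes $P_h[c]$, $P_{h+1}[w]$ are at least $\kappa-M$, and these prefixes lie outside $D_{h+1}$ except for $c$, $w$.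

Suppose $|c-w|>L$. From $w$ use direction $-e$. From $c$ use $-e$ if $c\cdot e=\kappa-h-1$; (S) then applies to both. Otherwise $|c|=\kappa$ and $c\cdot e\le\kappa-h-2$, and we use $-e'$ from $c$, with $e'$ the signed direction of a coordinate of maximal modulus of $c$. The sites $c-te'$ with $1\le t\le3T$ have norm at most $\kappa-1$. Their height is at most $\kappa-h-2$ if $e'\perp e$ or $e'=e$, and at most $-\kappa/d+3T<0$ if $e'=-e$. In all cases ray sites with $t\ge1$ have all neighbors in $D_{h+1}$, so they can touch the opposite prefix only at $c$ or $w$, and all distances between the rays, including $c$ and $w$, exceed $L-6T>1$. The heights are sufficient since $w\cdot e=\kappa-h-1\ge\kappa/d$. Lemma 4(b) gives goodness, a contradiction.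

So $|c-w|\le L$. Then $c\cdot e\ge\kappa-h-1-L\ge\kappa/d-L$, and the sites $c-te,w-te$ with $1\le t\le 3T$ have all neighbors in $D_{h+1}$ by (S). So $|c^\perp-w^\perp|\ge2$ would give goodness by Lemma 4(a). Hence $c=w+me$, or $c=w+me+f$ with $f$ lateral; and $m\le0$ since $c\cdot e\le w\cdot e$. Also $c\ne w$ and $c$ is not a neighbor of $w$.

In the first case $m\le-2$, so $|c|\le\kappa-2$, $c\cdot e\le\kappa-h-3$, and all neighbors of $c$ lie in $D_{h+1}$, contradicting the position of the predecessor. In the second case $m\le-1$. If $m\le-2$, then $|c|\le\kappa-1$ and $c\cdot e\le\kappa-h-3$, and again all neighbors of $c$ lie in $D_{h+1}$. So $c=w-e+f$. Then $|c|$ is $\kappa$ or $\kappa-2$; if it were $\kappa-2$, then with $c\cdot e=\kappa-h-2$ again all neighbors would be in $D_{h+1}$. So $|c|=\kappa$. Put $w_{h+2}=c$, $f_{h+2}=f$. Since $P_{h+2}=P_h$, this proves the claim for $h+1$.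

Let $y_n=w_n^\perp$; since $|w_n|=\kappa$ and the height is $\kappa-n>0$, $|y_n|=n$.

**Step 2: the chain has at most one lateral unit off its last direction.** Claim: for $0\le h\le M-1$, the coordinates of $y_{h+1}$ other than that in direction $f_{h+1}$ have total modulus at most $1$.

Let $w=w_{h+1}$, $P=P_h$, $Q=P_{h+1}$, $f=f_{h+2}$, $c=w_{h+2}=w-e+f$, $y=y_{h+1}$. By Step 1, $w_h$ and $c$ are the first vertices of $P$ in $D_h$ and in $D_{h+1}$, and $w$ is the first vertex of $Q$ both in $D_h$ and in $D_{h+1}$. Replacing some lateral $e_l$ by $-e_l$ in the notation, assume $y\ge0$ coordinatewise. As $|y_{h+1}|=|y_h|+1$, $f_{h+1}=e_j$ for some $j$ with $y_j\ge1$. Write sites as (height, lateral part), so $w=(\kappa-h-1,y)$. Let $\mathcal L$ be the set of lateral indices $l$ with $y_l\ge1$, and for $l\in\mathcal L$ put $R_l=(\kappa-h,\,y-e_l)$, a site of norm $\kappa$. Then $R_j=w_h$.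

All prefixes below lie outside $D_{h+1}$ except possibly for last vertices of norm $\kappa$, so their norms are at least $\kappa-M$. All extra vertices have norm $\kappa-1$, and the points $p,q$ have heights at least $\kappa-M-1\ge\kappa/d$. By (S), below any site of the relevant $D$ the further ray sites have all neighbors in that $D$.

*(α) $R_l\in P[c]$ for every $l\in\mathcal L$.* Otherwise use $D_{h+1}$, the prefixes $P[c]$ and $Q[w]$, the ray $c-te$, and the extra vertex $w-e_l$ with the ray $w-e_l-te$. The site $w-e_l=(\kappa-h-1,y-e_l)$ has norm $\kappa-1$, so its only neighbor outside $D_{h+1}$ is the one above it, $R_l$, which is not in $P[c]$. The sites $w-e_l-te$ and $c-te$ with $t\ge1$ have all neighbors in $D_{h+1}$. Both prefixes lie outside $D_{h+1}$ except for $c$, $w$. So the extensions can touch the opposite prefix only at $c$ or $w$. The lateral difference of the two extensions, $c$ included, is $f+e_l$, of norm $2$, since $|y+f|=|y|+1$ excludes $f=-e_l$. Also $w-(c-te)=(1+t)e-f$ has norm at least $2$. Lemma 4(a) gives goodness, a contradiction.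

*(β) For $l\in\mathcal L$ and lateral $m$ with $(y-e_l)_m\ge1$ put $Z_{lm}=(\kappa-h+1,\,y-e_l-e_m)$, a site of norm $\kappa$. Then $Z_{lm}\in Q[w]$.* Otherwise use $D_h$, the prefixes $P[R_l]$ and $Q[w]$, the extra vertex $R_l-e_m$ with the ray $R_l-e_m-te$, and the ray $w-te$. By (α), and since $R_l$ has height $\kappa-h$ and so is not in $D_{h+1}$, $P[R_l]$ is a proper initial segment of $P[c]$ and lies outside $D_{h+1}$. The prefix $Q[w]$ lies outside $D_h$ except for $w$.

The site $R_l-e_m=(\kappa-h,y-e_l-e_m)\in D_h$ has norm $\kappa-1$, and its only neighbor outside $D_h$ is $Z_{lm}\notin Q[w]$; it differs from $w$ by $e-e_l-e_m$, of norm $3$. So it does not touch $Q[w]$. The sites $R_l-e_m-te$ with $t\ge1$ have all neighbors in $D_h$ and lateral difference to $w$ of norm $2$, so they do not touch $Q[w]$ either. The sites $w-te$ with $t\ge1$ lie in $D_{h+1}$ and have all neighbors in $D_{h+1}$, so they do not touch $P[R_l]$. The lateral difference of the two extensions is $e_l+e_m$, of norm $2$. Lemma 4(a) gives goodness, a contradiction.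

*(γ) There are no $l\in\mathcal L$ and lateral $m$ with $l,m\ne j$ and $(y-e_l)_m\ge1$.* Otherwise use $D_h$ and the prefixes $P[w_h]$ and $Q[Z_{lm}]$. By (β) $Z_{lm}\in Q[w]$; its height is $\kappa-h+1$, so it is not in $D_h$, and $Q[Z_{lm}]$ lies outside $D_h$. The prefix $P[w_h]$ lies outside $D_h$ except for $w_h$. Use the ray $w_h-te$, and the extra vertex $Z_{lm}-e$ with the ray $Z_{lm}-e-te$.

The site $Z_{lm}-e=(\kappa-h,y-e_l-e_m)\in D_h$ has norm $\kappa-1$, and its only neighbor outside $D_h$ is $Z_{lm}$, which is in $Q$ and hence not in $P$; so it does not touch $P[w_h]\setminus\{w_h\}$. The sites $Z_{lm}-e-te$ and $w_h-te$ with $t\ge1$ have all neighbors in $D_h$; so the former do not touch $P[w_h]\setminus\{w_h\}$, and the latter do not touch $Q[Z_{lm}]$. The lateral difference between any $Z_{lm}-e-te$, $t\ge0$, and $w_h=(\kappa-h,y-e_j)$ or its ray is $\pm(e_j-e_l-e_m)$, of norm $3$ since $l,m\ne j$. Lemma 4(a) gives goodness, a contradiction.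

If $\sum_{l\ne j}y_l\ge2$, then either some $y_l\ge2$ with $l\ne j$ (take $m=l$) or two different $y_l,y_m\ge1$ with $l,m\ne j$, contrary to (γ). So $\sum_{l\ne j}y_l\le1$, which is the claim.

**Step 3: straightness from $w_3$ on.** By Step 2 the component of $y_n$ along $f_n$ is at least $n-1\ge2$ for $3\le n\le M$. Let $3\le n\le M-1$ and suppose $f_{n+1}\ne f_n$. If $f_{n+1}=-f_n$, then $|y_{n+1}|=|y_n|-1$, contradicting $|y_{n+1}|=n+1$. If $f_{n+1}\perp f_n$, then $y_{n+1}$ has a component of modulus at least $2$ off direction $f_{n+1}$, contradicting Step 2 for $y_{n+1}$. So $f_3=\dots=f_M$. All $w_n$ belong to $\mathsf A\cup\mathsf B$ and lie in $U_x^1$, where nothing is declared open; hence they are open in $\omega_x$. $\square$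

**Remark ($d=2$).** In the plane no element of $\mathrm{Piv}^\circ_x$ is bad. If one were, then $|w_2|=\kappa$ forces $f_2=f_1$, so $w_2=(\kappa-2)e+2f_1$. The predecessor of $w_1=(\kappa-1)e+f_1$ in $P_1$ has norm $\kappa+1$, so it is $w_1+e$ or $w_1+f_1$. The first is a neighbor of $w_0$ and the second of $w_2$, both in $P_0$, a contradiction. For $d\ge3$ this argument does not apply: for lateral $g\perp f_1$ with $g\ne f_2$, the site $w_1+g$ has norm $\kappa+1$ and distance $3$ from both $w_0$ and $w_2$.

## 12. Jammed pivotal sites are absorbed

**Lemma 6.** Let site densities lie in $[p_-,p_+]$. For $x\in V$ and a type $\tau=(e,f_1,f_2,f_3)$ let $\mathrm{Bad}_{x,\tau}\subset\mathrm{Piv}^\circ_x$ be the event of being bad with a string as in Lemma 5 of type $\tau$. With $z=x+(\kappa-1)e$,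
$$P(\mathrm{Bad}_{x,\tau})\le\frac{p_+^{M-2}}{1-p_+}\,P(z\text{ is p-pivotal}).$$

**Step 1: $z$ is pivotal whatever happens on the string.** Let $W=\{w_3,\dots,w_M\}$, translated by $x$: a set of $M-2$ sites determined by $(x,\tau)$. Here $x,z\notin W$, since relative to $x$ the sites of $W$ have norm $\kappa$, while $x$ has norm $0$ and $z$ has norm $\kappa-1$. On $\mathrm{Bad}_{x,\tau}$ all sites of $W$ are open. Let $(\omega,\Gamma)\in\mathrm{Bad}_{x,\tau}$, and let $\hat\omega$ be obtained from $\omega_x$ by giving the sites of $W$ arbitrary states. We claim that $z$ is p-pivotal for $(\hat\omega,\Gamma)$.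

The site $z$ is a neighbor of both $w_0=x+\kappa e$ and $w_1=x+(\kappa-1)e+f_1$, one of which is in $C_S$ and the other in $C_T$; so $z$ is closed in $\omega_x$. Hence $\hat\omega_z\le\omega_x$, they differ only in $U_x^1$, and by locality $E(\hat\omega_z,\Gamma)$ is a subgraph of $E(\omega_x,\Gamma)$. So $H_n(\hat\omega_z,\Gamma)$ fails. On the other hand, the segments $P_0[w_0]$, $P_1[w_1]$ lie outside $D_0$ except for $w_0,w_1$, so by locality they are unaffected by changes on $W\subset D_0\setminus\{w_0,w_1\}$. With $z$ open they join $o$ to $\Lambda_n^c$ through $z$. So $H_n(\hat\omega^z,\Gamma)$ holds.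

**Step 2: counting.** Let $\mathcal S$ be the event that the coordinates of $(\omega,\Gamma)$ other than $\omega|_{W\cup\{x\}}$ agree with those of some element of $\mathrm{Bad}_{x,\tau}$. It is independent of $\omega|_{W\cup\{x\}}$. Since $\mathrm{Bad}_{x,\tau}\subset\mathcal S\cap\{W\text{ open}\}$, $P(\mathrm{Bad}_{x,\tau})\le P(\mathcal S)p_+^{M-2}$. By Step 1, $z$ is p-pivotal on $\mathcal S\cap\{x\text{ closed}\}$, so $P(z\text{ p-pivotal})\ge P(\mathcal S)(1-p_+)$. Divide. $\square$

Sites $v\notin V$, near $o$ or near the boundary of $\Lambda_n$, admit no surgery; for them we have only the bound $P\le1$, and there are too many of them near the boundary. The remedy is to change the density there only a little. Let $\eta=\ln2/(\kappa+1)$ and, for $n\ge2m+2$,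
$$K_{m,n}=\Lambda_{\lfloor n/2\rfloor}\setminus\Lambda_m,\qquad \mathsf w(v)=\exp\big(-\eta\,\mathrm{dist}_1(v,K_{m,n})\big)\le1.$$
Then $\mathsf w(v)\le2\mathsf w(v')$ if $|v-v'|\le\kappa$. Put
$$\mathsf G=\sum_{v\in\Lambda_{n+4r}}\mathsf w(v)P(v\text{ p-pivotal}),\qquad\ell_{m,n}=\sum_{v\in\Lambda_{n+4r}\setminus V}\mathsf w(v).$$
Since $v\notin V$ means $\|v\|_\infty\le R_0$ or $\|v\|_\infty>n-R_0$,
$$\ell_{m,n}\le(2R_0+1)^de^{-\eta(m-R_0)}+(2n+8r+1)^de^{-\eta(n/2-R_0)}.\tag{4}$$

**Proposition 7.** There is $C_3$, independent of $m,n$ and $s_0$, such that for all site densities in $[p_-,p_+]$ and activation densities $s\in[0,s_0]$,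
$$\mathsf G\le2C_3\Sigma_s+2\ell_{m,n}.\tag{5}$$

**Step 1: nearby activations that matter.** Let $x\in V$ be p-pivotal for $(\omega,\Gamma)$, and consider first the case (i) that $H_n(\omega^x,\Gamma\setminus U_x)$ fails. (If $s=0$ this has probability $0$.) Deactivate the sites of $\Gamma\cap U_x$ one at a time in $(\omega^x,\Gamma)$, where $H_n$ holds. At some moment we meet $y\in U_x$ and $\Gamma'$ with $\Gamma\setminus U_x\subset\Gamma'\subset\Gamma$ such that $y$ is s-pivotal for $(\omega^x,\Gamma')$. Since $s/(1-s)\le1$, the weight of $(\omega,\Gamma)$ is at most $p_-^{-1}$ times that of $(\omega^x,\Gamma')$. For given $y$, each image has at most $2^{|U_x|+1}$ preimages. So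
$$P(\text{case (i)})\le C_1\sum_{y\in U_x}P(y\text{ s-pivotal}),\qquad C_1=2^{|U_x|+1}/p_-.$$

**Step 2: removing irrelevant activations.** In case (ii), $H_n(\omega^x,\Gamma\setminus U_x)$ holds. As $H_n$ is increasing in $\Gamma$, $H_n(\omega_x,\Gamma\setminus U_x)$ fails. So $x$ is p-pivotal for $(\omega,\Gamma\setminus U_x)$, an event independent of $\Gamma\cap U_x$; its intersection with $\{\Gamma\cap U_x=\emptyset\}$ is $\mathrm{Piv}^\circ_x$. So
$$P(\text{case (ii)})\le(1-s)^{-|U_x|}P(\mathrm{Piv}^\circ_x)\le2P(\mathrm{Piv}^\circ_x).$$

**Step 3: good configurations.** The map $(\omega,\Gamma)\mapsto(\omega',\Gamma)$ of Lemma 2 changes only $\omega$ in $U_x$. Each image has at most $2^{|U_x|}$ preimages, and the weight changes by a factor of at most $\min(p_-,1-p_+)^{-|U_x|}$. So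
$$P(\mathrm{Piv}^\circ_x,\text{ good})\le C_2P(x\text{ s-pivotal}),\qquad C_2=\big(2/\min(p_-,1-p_+)\big)^{|U_x|}.$$

**Step 4: bad configurations and summation.** By Lemma 5 the bad part of $\mathrm{Piv}^\circ_x$ is covered by the events $\mathrm{Bad}_{x,\tau}$, with at most $(2d)^4$ types. For each type $x\mapsto z$ is injective, $z\in\Lambda_n$, and $\mathsf w(x)\le2\mathsf w(z)$. In the sum over $x$ of Step 1 each $y$ is counted at most $|U_x|$ times. With Lemma 6 and $\mathsf w\le1$,
$$\sum_{x\in V}\mathsf w(x)P(x\text{ p-pivotal})\le C_3\Sigma_s+2\cdot(2d)^4\frac{p_+^{M-2}}{1-p_+}\cdot2\,\mathsf G\le C_3\Sigma_s+\tfrac12\mathsf G,$$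
by (3), with $C_3=|U_x|C_1+2C_2$. The terms with $v\notin V$ contribute at most $\ell_{m,n}$ to $\mathsf G$. Hence $\mathsf G\le\ell_{m,n}+C_3\Sigma_s+\frac12\mathsf G$. As $\mathsf G$ is a finite sum, (5) follows. $\square$

## 13. Trading density for activation: proof of Theorem 1

**Step 1: choice of the end points.** Let $c=1/(4C_3)$ and decrease $s_0$ if necessary so that $cs_0\le p_c/2$; this does not affect $C_3$. Let $s\in(0,1]$, $s_*=\min(s,s_0)$, $p\in(p_c-cs_*,p_c]$ (for $p>p_c$ there is nothing to prove), and
$$p_2=p_c+\min\{cs_*,(1-p_c)/2\}.$$
Then $p\ge p_-$, $p_c<p_2\le p_+$, and $0<p_2-p\le2cs_*=s_*/(2C_3)$. Let $\theta_\infty>0$ be the probability that $o$ is in an infinite open cluster at density $p_2$. We start at density $p_2$ without activation, and end at density essentially $p$ with activation density $s_*$.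

**Step 2: the probability of $H_n$ hardly decreases along the curve.** For $t\in[0,1]$ take $p_v(t)=p_2-\mathsf w(v)(p_2-p)t\in[p,p_2]$ and activation density $s_*t$, and let $\theta_n(t)=P(H_n)$. Since $p_v'(t)\le0$, the inequality in (1) has the right direction, and by (1) and (5)
$$\theta_n'(t)\ge s_*\Sigma_s-(p_2-p)\mathsf G\ge\big(s_*-2C_3(p_2-p)\big)\Sigma_s-2\ell_{m,n}\ge-2\ell_{m,n}.$$
So $\theta_n(1)\ge\theta_n(0)-2\ell_{m,n}\ge\theta_\infty-2\ell_{m,n}$. By (4) we can fix $m$ with $\ell_{m,n}\le\theta_\infty/4$ for all large $n$: choose $m$ to make the first term small, then $n$ large for the second. Then $\theta_n(1)\ge\theta_\infty/2$ for all large $n$.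

**Step 3: passing to the infinite lattice.** At $t=1$ the densities equal $p$ on $K_{m,n}$, and on $\Lambda_m$ they equal $p_2-e^{-\eta(m+1-\|v\|_\infty)}(p_2-p)$, which does not depend on $n$. Let $\mu$ be the product measure with these densities on $\Lambda_m$, density $p$ elsewhere, and activation density $s_*$. If $n'+4r\le\lfloor n/2\rfloor$, then $H_n\subset H_{n'}$, and $H_{n'}$ depends only on coordinates in $\Lambda_{\lfloor n/2\rfloor}$, where the two measures agree. So $\mu(H_{n'})\ge\theta_n(1)\ge\theta_\infty/2$. This holds for all $n'$, hence $\mu(o\text{ is in an infinite cluster})\ge\theta_\infty/2>0$.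

**Step 4: homogeneous densities.** $\mu$ and $\mathbb{P}_{p,s_*}$ differ in finitely many coordinates, all with parameters in $(0,1)$, so they are mutually absolutely continuous. Thus $\mathbb{P}_{p,s_*}$ percolates. Since $E(\omega,\Gamma)$ increases with $\Gamma$ and $s\ge s_*$, $\mathbb{P}_{p,s}$ percolates. With $\tau(s)=p_c-c\min(s,s_0)$ this includes the statement asked for when $d\ge4$. $\blacksquare$

## 14. Several simultaneous activations: proof of Theorem 3

**Step 1: reduction to one decisive activation.** Activate the sites of $F$ one by one, and stop when a doubly-infinite path first exists. Translating the last activated site to $0$, we get $\omega^*$ and $F'\not\ni0$ with $|F'|=b'-1$, $1\le b'\le b$, such that $E(\omega^*,F')$ has no doubly-infinite path but $E(\omega^*,F'\cup\{0\})$ has one. For rule X and the example of Section 1, $b'=2$.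

**Step 2: the gadget.** Lemma 1 holds with "connected" in (ii) meaning connected in $\mathcal Q^\circ$ in $E(\zeta,F')$, and in (iii) connected in $\mathcal Q^\circ$ in $E(\zeta,F'\cup\{0\})$. Let $(v_n)$ be a doubly-infinite path in $E(\omega^*,F'\cup\{0\})$. Take $N\ge1$ with $v_n\notin\bigcup_{f\in F'\cup\{0\}}(f+B_r)$ for $|n|\ge N$, and $\rho\ge r$ so large that these boxes and all $v_n$ with $|n|\le N$ lie in $Q_\rho$. Added sites and bonds lie in these boxes, so the two rays $(v_n)_{n\ge N}$, $(v_{-n})_{n\ge N}$ are open nearest-neighbor rays of $\omega^*$. They are not connected in $E(\omega^*,F')$: otherwise a shortest connecting path in that graph and the tails of the rays form a doubly-infinite path of $E(\omega^*,F')$. So the exit points $t_\pm$ are distinct, nonadjacent, and not connected in $E(\omega^*,F')$, while $v_{-n_2},\dots,v_{n_1}$ connects them inside $Q_\rho\cup\{t_+,t_-\}$ in $E(\omega^*,F'\cup\{0\})$. The leads $\gamma_\pm$ and the proof of (i) are as before. Activations of $F'\cup\{0\}$ read and change only $Q_\rho$, where $\zeta=\omega^*$, and their bonds have both ends in $Q_\rho$. So a connection violating (ii)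 would again contain a connection from $t_+$ to $t_-$ in $E(\omega^*,F')$, and (iii) follows as before.

**Step 3: surgery.** Define $\rho,k$ by Step 2 and the other constants as in Section 6. Lemma 2 holds with the conclusion that $x$ is s-pivotal for $(\omega',\Gamma^\circ)$, where $\Gamma^\circ=\Gamma\cup(x+F')$. Note that $x+F'\subset x+Q_\rho\subset U_x$ and $x\notin\Gamma^\circ$. Use the same $\omega'$. The sites of $\Gamma$ add the same as in $E(\omega_x,\Gamma)$, and nothing that touches $D^+$; the sites of $x+F'$ read and change only $x+Q_\rho$. Let $\mathcal O'$ be the set of open sites of $E(\omega',\Gamma^\circ)$ and $\zeta'$ the set of sites of $\mathcal Q^\circ$ open in $E(\zeta,F')$. As before, $\mathcal O$ and $\mathcal O'$ agree off $D^+$, $\mathcal O'\setminus D\subset\mathcal O$, and $\mathcal O'\cap D\subset\mathcal A\cup\mathcal B\cup\zeta'$. The sites of $\zeta'$ that are closed in $\zeta$ have sup-norm at most $\rho<10k-1$ and so have no neighbors outside $\mathcal Q^\circ$; hence (g2) holds with $\zeta'$ in place of the open sites of $\zeta$. Every edge of $E(\omega',\Gamma^\circ)$ with an end in $D$ is a nearest-neighbor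 edge or an added bond with both ends in $x+Q_\rho\subset\mathcal Q^\circ$.

Let $Y$ be the set of sites of $\mathcal Q^\circ$ connected to $c_\sigma-n_\sigma$ in $\mathcal Q^\circ$ in $E(\zeta,F')$, and $X$ as before with this $Y$. In cases (a), (b), (c) of the proof of Lemma 2 at least one of $u,v$ is outside $D$, hence outside $\mathcal Q^\circ$, so no bond added by $x+F'$ is involved and the arguments are unchanged. In case (d), if $u\in\mathcal A$ then $u\notin\mathcal Q^\circ$, so the edge is a nearest-neighbor edge, and $v\in\mathcal A$ or, by (g2), $v=c_\sigma-n_\sigma\in Y$. If $u\in Y$ and $v\in\mathcal Q^\circ$, then $v\in Y$ by definition. If $u\in Y$ and $v\notin\mathcal Q^\circ$, the edge is a nearest-neighbor edge, and by (g2) and the new (ii), $v=c_\sigma$. So $X$ is closed, and $H_n(\omega',\Gamma^\circ)$ fails. If $x$ is activated as well, the new (iii) makes the connection, and $H_n(\omega',\Gamma^\circ\cup\{x\})$ holds.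

**Step 4: the differential inequality.** Lemmas 3–6 use of the gadget only $c_\pm$, $\mathcal Q^\circ$ and (i), and (g2) for the open sites of $\zeta$; they are unchanged. In Proposition 7 only Step 3 changes. The map is now $(\omega,\Gamma)\mapsto(\omega',\Gamma\cup(x+F'))$ on $\{\Gamma\cap U_x=\emptyset\}$, so $\Gamma$ can still be recovered from the image, and the weight ratio acquires a factor $((1-s)/s)^{b'-1}\le s^{-(b'-1)}$. Since $s^{-(b'-1)}\ge1$, (5) becomes
$$\mathsf G\le2C_3s^{-(b'-1)}\Sigma_s+2\ell_{m,n}\qquad(0<s\le s_0).\tag{6}$$

**Step 5: an adapted curve.** Let $c=1/(4b'C_3)$ and decrease $s_0$ so that $cs_0^{b'}\le p_c/2$. Let $s_*=\min(s,s_0)$, $p\in(p_c-cs_*^{b'},p_c]$ and $p_2=p_c+\min\{cs_*^{b'},(1-p_c)/2\}$. Then $p\ge p_-$, $p_c<p_2\le p_+$ and $p_2-p\le2cs_*^{b'}=s_*^{b'}/(2b'C_3)$. Take $p_v(t)=p_2-\mathsf w(v)(p_2-p)t^{b'}$ and activation density $s_*t$. By (1) and (6), for $0<t\le1$,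
$$\theta_n'(t)\ge s_*\Sigma_s-(p_2-p)b't^{b'-1}\mathsf G\ge\Sigma_s\big[s_*-2b'C_3(p_2-p)s_*^{-(b'-1)}\big]-2b'\ell_{m,n}\ge-2b'\ell_{m,n};$$
the factor $t^{b'-1}$ cancels against $(s_*t)^{-(b'-1)}$. As $\theta_n$ is continuous on $[0,1]$, $\theta_n(1)\ge\theta_\infty-2b'\ell_{m,n}$, with $\theta_\infty>0$ as in Section 13. Choose $m$ by (4) such that $2b'\ell_{m,n}\le\theta_\infty/2$ for all large $n$. Steps 3 and 4 of Section 13 then apply verbatim and show that $\mathbb{P}_{p,s}$ percolates for $p>p_c-cs_*^{b'}$. Since $s_*\le1$ and $b'\le b$, $s_*^{b'}\ge s_*^b$, so it percolates for every $p>p_c-c\min(s,s_0)^b$. $\blacksquare$
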